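# Slow blow-ups of free boundary orbits: hyperbolic lattices with many EZ-boundaries

## 1. Theorems A, B and C

In Theorems A and B, $n\ge 2$, $X=\mathbb H^n$, $\bar X=X\cup\partial X$ is the closed ball compactification, and $G<\mathrm{Isom}(\mathbb H^n)$ is a torsion-free uniform lattice. The closed unit ball of $\mathbb R^j$ is written $D^j$. A *datum* is a pair $(S,j)$, where $S\subset\partial X$ is countable and $G$-invariant, all its points have trivial stabilizer, and $j:S\to\{1,\dots,n-1\}$ is $G$-invariant. For each datum, Section 6 constructs a space $Z_{S,j}$. The construction involves choices, and the statements hold for any choices.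

**Theorem A.** For every datum with $S\neq\emptyset$ there is a Z-structure $(\tilde X,Z)$ on $G$ with $\tilde X\setminus Z=\mathbb H^n$, to which the $G$-action extends, and whose EZ-boundary $Z=Z_{S,j}$ is not $G$-equivariantly homeomorphic to $\partial G$.

**Theorem B.**

1. There is a continuous equivariant surjection $\pi:Z_{S,j}\to\partial G$ with $\pi^{-1}(\eta)\cong D^{j(\eta)}$ for $\eta\in S$ and singleton fibres otherwise. It is the only continuous equivariant map $Z_{S,j}\to\partial G$. Hence $Z_{S,j}\cong_G Z_{S',j'}$ implies $(S,j)=(S',j')$, and $G$ has exactly $2^{\aleph_0}$ EZ-boundaries up to equivariant homeomorphism.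
2. For $S\ne\emptyset$, $G$ acts minimally on $Z_{S,j}$ if and only if $j<n-1$ everywhere. So for $n\ge3$ even minimal EZ-boundaries need not be $\partial G$.
3. If $j\equiv n-1$, then $Z_{S,j}$ is homeomorphic to $S^{n-1}$. So uniqueness fails equivariantly even when the boundary is homeomorphic to $\partial G$.

**Theorem C.** If $G$ is free of finite rank, every EZ-boundary of $G$ is equivariantly homeomorphic to $\partial G$. Consequently the statement "every EZ-boundary is equivariantly homeomorphic to the Gromov boundary" is true for all hyperbolic $G$ with $\mathrm{cd}\,G\le 1$. For every $n\ge2$ it fails for some hyperbolic $G$ with $\mathrm{cd}\,G=n$.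

These theorems answer a problem of Kapovich, listed in "Boundaries/Section6 - Problems in Geometric Group Theory", http://aimath.org/pggt/Boundaries/Section6: is every EZ-boundary of a hyperbolic group $G$ equivariantly homeomorphic to the Gromov boundary of $G$? By Theorem A the answer is no, and it is no for every closed hyperbolic surface group (the case $n=2$). We make no claim about which other hyperbolic groups with $\mathrm{cd}\,G\ge2$ have such exotic EZ-boundaries.

To picture the smallest case, take a surface group $G$ acting on $\mathbb H^2$, a point $\xi\in S^1=\partial\mathbb H^2$ with trivial stabilizer, $S=G\xi$ and $j\equiv1$. Then $Z_{S,j}$ is the circle in which each point of the orbit $G\xi$ has been replaced by a closed arc, and $g\in G$ carries the arc at $\eta$ to the arc at $g\eta$. By Theorem B(3) the result is again a circle, but the open arcs form an invariant open set, so the action is not minimal, while the action on $\partial G$ is. This is a blow-up in the style of Denjoy. The difficulty is to make the new circle bound $\mathbb H^2$ in the sense of a Z-structure.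

## 2. Z-sets, Z-structures and torsion-free lattices

A *Euclidean retract* is a compact space that embeds into some $\mathbb R^m$ as a retract. A closed ball is one. A circle is not, because a retract of $\mathbb R^m$ is contractible.

**Definition (Z-set).** A compact metrizable space $Z\subset\tilde X$ is a Z-set in $\tilde X$ if for every open $U\subset\tilde X$ the inclusion $U\setminus Z\hookrightarrow U$ is a homotopy equivalence.

For example, $S^{n-1}$ is a Z-set in the closed unit ball $B$. Put $H(x,t)=(1-t)x$, which lies off $S^{n-1}$ for $t>0$ and moves points by at most $t$. For open $U\subsetneq B$ let $\tau(x)=\frac12\min(1,d(x,B\setminus U))$ (and $\tau=\frac12$ if $U=B$). The homotopy $x\mapsto H(x,t\tau(x))$ stays in $U$, preserves $U\setminus S^{n-1}$, and ends in $U\setminus S^{n-1}$. So its final map is a homotopy inverse of the inclusion. In contrast, the centre of a disc is not a Z-set: with $U$ the whole disc, $U\setminus\{0\}$ is homotopy equivalent to a circle.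

An action of $G$ on $X$ is a *covering space action* if each $x\in X$ has an open neighbourhood $W$ with $gW\cap W=\emptyset$ for all $g\neq1$.

**Definition (Z-structure, EZ-boundary).** A Z-structure on $G$ is a pair $(\tilde X,Z)$ such that

1. $\tilde X$ is a Euclidean retract;
2. $Z$ is a Z-set in $\tilde X$;
3. $X:=\tilde X\setminus Z$ admits a covering space action of $G$ with compact quotient $X/G$;
4. the $G$-translates of any compact $K\subset X$ form a null sequence in $\tilde X$: for each $\epsilon>0$ only finitely many translates $gK$ have $\operatorname{diam}(gK)>\epsilon$.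

Following Farrell and Lafont, $Z$ is an *EZ-boundary* of $G$ if in addition the action of $G$ on $X$ extends to an action on $\tilde X$ by homeomorphisms. The extended action restricts to an action on $Z$.

Since $\tilde X$ is compact, any two metrics on it are uniformly equivalent, so (4) does not depend on the metric. For example, $G=\mathbb Z$ acts on $\mathbb R$ by translations and $([-\infty,\infty],\{\pm\infty\})$ is a Z-structure to which the action extends.

We use the following standard facts about a torsion-free uniform lattice $G<\mathrm{Isom}(\mathbb H^n)$. The group $G$ is hyperbolic, and $\partial G=\partial X$ equivariantly. It acts freely and properly on $X$ with compact quotient. Every $g\neq1$ is loxodromic, with exactly two fixed points $g^\pm\in\partial X$, and $g^k\zeta\to g^+$ as $k\to\infty$ for every $\zeta\neq g^-$. The action on $\partial X$ is minimal: every nonempty closed invariant subset is all of $\partial X$. In the ball model, hyperbolic balls of a fixed radius have Euclidean diameter tending to $0$ as their centres leave compact sets.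

Nonempty data exist: $G$ is countable and each $g\ne1$ fixes two points of $\partial X$, so all but countably many points of $\partial X$ have trivial stabilizer. Any such point gives $S=G\xi$.

## 3. The integers on the line, and what is missing in $\mathbb H^2$

Let $\mathbb Z$ act on $X=\mathbb R$ by translations, and let $(\tilde X,Z)$ be any Z-structure with this $X$. We show by hand that $Z$ consists of two points.

Being a retract of some $\mathbb R^m$, $\tilde X$ is locally path connected. So a connected open $U\subset\tilde X$ is path connected, and since $U\setminus Z\simeq U$, the set $U\setminus Z\subset\mathbb R$ is path connected: it is an interval. Also $X$ is dense: a nonempty open $U\subset Z$ would have $U\setminus Z=\emptyset\not\simeq U$. Every limit in $\tilde X$ of a sequence of reals tending to $\pm\infty$ lies in $Z$, since points of the open set $X$ have compact neighbourhoods in $X$.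

Suppose $z\neq z'$ are both limits of sequences tending to $+\infty$. Choose a connected open $U\ni z$ with $z'\notin\overline U$. The interval $U\setminus Z$ contains arbitrarily large numbers, so it contains some $[a,\infty)$, and then $z'\in\overline U$, a contradiction. So there is one limit $z_+$ at $+\infty$, and likewise one limit $z_-$ at $-\infty$. If $z_+=z_-$, take a connected open $U\ni z_+$ with $0\notin U$. The interval $U\setminus Z$ contains large positive and large negative numbers but not $0$, a contradiction. By density $Z=\{z_+,z_-\}$.

The argument works because a compact set, here a point, separates the two ends of $X$. Section 12 carries this over to free groups, where the midpoints of edges of a tree do the separating. For $\mathbb H^n$ with $n\ge2$ the argument cannot start, because the complement of a compact set has only one unbounded component. Nothing in it prevents $Z$ from being larger than $\partial G$, so we try to enlarge it.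

## 4. The angular blow-up fails the null condition

Work in the upper half-plane $\{(y,t):t>0\}$ and suppose $\infty\in\partial\mathbb H^2$ has trivial stabilizer. The natural way to replace $\infty$ by an arc is to remember the direction in which one goes to $\infty$. Put $s=\log\sqrt{y^2+t^2}$ and
$$\varphi(y,t)=\min(1,\max(0,s))\,\frac{y}{\sqrt{y^2+t^2}}\in[-1,1].$$
This is continuous on $\bar X\setminus\{\infty\}$. The closure of its graph has the whole interval $[-1,1]$ over $\infty$, since along the ray in a given direction $\varphi$ is eventually constant and every value in $(-1,1)$ occurs. One would then do the same at every $g\infty$ by transport of structure.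

Condition (4) fails. Let $r$ be the distance to the geodesic $\{y=0\}$. Then $\sinh r=|y|/t$, so $|y|/\sqrt{y^2+t^2}=\tanh r$. Choose $o\in\mathbb H^2$ and $D$ such that every point is within $D$ of $Go$, and let $K$ be the closed ball of radius $D+1$ about $o$. For $s>2$ choose $g_s$ with $d(g_so,(0,e^s))\le D$. Then $g_sK$ contains the ball of radius $1$ about $(0,e^s)$. It therefore contains $(0,e^s)$, where $\varphi=0$, and the point with the same $s$ and $r=1$, $y>0$, where $\varphi=\tanh1$. So $\operatorname{diam}\varphi(g_sK)\ge\tanh 1$ for infinitely many $g_s$.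

The new coordinate must oscillate less and less on sets of bounded size as they go to infinity, while at every large scale $s$ it still sweeps out all its values. There is room for this: at scale $s$ the distance $r$ from the axis runs through all of $[0,\infty)$. We replace $\tanh r$, which uses up its range within bounded distance, by
$$\frac{r}{r+s},$$
which needs a distance proportional to $s$.

The same computation shows why we only blow up points with trivial stabilizer. Suppose $f_\eta$ is a coordinate with $f_\eta(hx)=f_\eta(x)$ for some $h\neq1$ fixing $\eta$. Then $\operatorname{diam}f_\eta(h^kK)=\operatorname{diam}f_\eta(K)$ for all $k$, so the null condition forces $f_\eta$ to be constant on every compact $K$.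

## 5. The slow coordinate

Fix $1\le j\le n-1$ and write, in the upper half-space model,
$$\bar X\setminus\{\infty\}=\{p=(u,y,t):u\in\mathbb R^{n-1-j},\ y\in\mathbb R^j,\ t\ge0\}.$$
Put
$$\tau=\sqrt{|u|^2+t^2},\quad |p|=\sqrt{|y|^2+\tau^2},\quad s=\log|p|,\quad r=\operatorname{arcsinh}(|y|/\tau)\in[0,\infty]\qquad(p\ne0).$$
Define $F=F_j:\bar X\setminus\{\infty\}\to D^j$ by $F=0$ if $|p|\le1$ or $y=0$, and otherwise
$$F(p)=\min(1,s)\,\frac{r}{r+\max(1,s)}\,\frac{y}{|y|},\qquad\text{where } \frac r{r+\cdot}=1\text{ if }r=\infty.\tag{1}$$
For $s\ge1$ and $y\neq0$ this is $F=\frac r{r+s}\frac y{|y|}$; the factor $\min(1,s)$ only switches $F$ on.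

$F$ is continuous. For $p\ne0$, $|y|$ and $\tau$ are not both $0$, so $r$ is continuous into $[0,\infty]$, and (1) is continuous where $y\ne0$, $|p|\ge1$. If $y\to0$ with $|p|\ge1$, then $\tau$ stays bounded below, so $r\to0$ and $F\to0$. At $s=0$ the formula gives $0$, which matches the value on $\{|p|\le1\}$.

For $n=2$, $j=1$ the level curve $F=b\in(0,1)$ in $\{s\ge 1\}$ is $r=cs$ with $c=b/(1-b)$, that is, $y=e^s\tanh(cs)$, $t=e^s/\cosh(cs)$. For $b=\frac12$ we get $t=2/(1+e^{-2s})\to2$, so the curve is asymptotic to the horocycle $t=2$. All these curves tend to $\infty$, and the value $b$ tells them apart.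

**Lemma 1 (product structure).** Let $E=\{e\in S^{n-1-j}\subset\mathbb R^{n-1-j}\times\mathbb R:e_{\rm last}>0\}$, an open hemisphere (one point if $j=n-1$), which is contractible.

1. The map $p\mapsto(s,F(p),(u,t)/\tau)$ is a homeomorphism from $\{p\in X:s>1\}$ onto $(1,\infty)\times\operatorname{int}D^j\times E$.
2. If $j<n-1$, the same formula is a homeomorphism from $\{t=0,\ u\ne0,\ s>1\}$ onto $(1,\infty)\times\operatorname{int}D^j\times S^{n-2-j}$.
3. If $j=n-1$, $t=0$ and $s\ge1$, then $F=y/|y|$, so $|F|=1$.

*Proof.* In (1) and (2) we have $\tau>0$, so $r<\infty$ and $|F|=r/(r+s)<1$. Introduce the angle $\omega\in[0,\pi/2)$ with $|y|=e^s\sin\omega$, $\tau=e^s\cos\omega$. Then $\sinh r=\tan\omega$, so $\cosh r=1/\cos\omega$ and $\tanh r=\sin\omega$; thus $|y|=e^s\tanh r$ and $\tau=e^s/\cosh r$. Given $(s,b,e)$, the equation $|b|=r/(r+s)$ gives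
$$r=\frac{s|b|}{1-|b|},\qquad y=e^s\tanh(r)\frac b{|b|}\ (y=0\text{ if }b=0),\qquad \tau=\frac{e^s}{\cosh r},\qquad (u,t)=\tau e .$$
This is a two-sided inverse, and it is continuous (as $b\to0$, $r\to0$ and $y\to0$). The last coordinate of $e$ is positive exactly when $t>0$, and it is $0$ exactly when $t=0$, which gives (1) and (2). In (3), $u$ is absent, so $\tau=0$, $r=\infty$ and $F=y/|y|$. $\square$

**Lemma 2 (slow variation).** For every $R$ and $\epsilon>0$ there is a compact $C\subset X$ such that $|F(p)-F(q)|<\epsilon$ whenever $p\in X\setminus C$, $q\in X$, $d(p,q)\le R$.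

*Proof.* **Step 1: reduce to $\mathbb H^{j+1}$.** The map $P(u,y,t)=(y,\tau)$, $\mathbb H^n\to\mathbb H^{j+1}$, is 1-Lipschitz, since $d\tau^2\le|du|^2+dt^2$ and $\tau\ge t$ give
$$\frac{|dy|^2+d\tau^2}{\tau^2}\le\frac{|dy|^2+|du|^2+dt^2}{t^2}.$$
Both $s$ and $F$ are functions of $(y,\tau)$, so they factor through $P$; we use the same letters on $\mathbb H^{j+1}$.

**Step 2: estimate the derivative of $F$ where $s\ge1$.** With $\theta=y/|y|$ and the angle $\omega$ above,
$$\frac{|dy|^2+d\tau^2}{\tau^2}=\frac{ds^2+d\omega^2}{\cos^2\omega}+\tan^2\omega\,|d\theta|^2=dr^2+\cosh^2r\,ds^2+\sinh^2r\,|d\theta|^2,$$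
because $\sinh r=\tan\omega$ gives $\cosh r\,dr=d\omega/\cos^2\omega$, i.e. $dr=d\omega/\cos\omega$. Hence $|dr|=1$, $|ds|\le1$, $|d\theta|\le1/\sinh r$. Where $s\ge1$ and $r>0$ we have $F=\rho\theta$ with $\rho=r/(r+s)$, and $d\rho=(s\,dr-r\,ds)/(r+s)^2$. Therefore
$$|d(\rho\theta)|\le|d\rho|+\rho|d\theta|\le\frac{s+r}{(r+s)^2}+\frac1{r+s}\cdot\frac{r}{\sinh r}\le\frac2{r+s}\le\frac2s.\tag{2}$$
The rotation $d\theta$ is expensive near the axis $r=0$, but there the factor $\rho$ is small enough to compensate.

**Step 3: integrate.** Let $\sigma\ge1$, $d(p,q)\le R$ and $s(p)\ge R+\sigma$. The function $s$ is 1-Lipschitz on $\mathbb H^{j+1}$ (it is smooth there, and $|ds|\le1$ also on the axis by continuity). So $s\ge\sigma$ along the geodesic $[Pp,Pq]$, whose length is at most $d(p,q)\le R$. If this geodesic lies in the axis $\{y=0\}$, then $F=0$ at both ends. Otherwise it meets the axis in at most one point. Off that point $F$ has derivative at most $2/\sigma$ along the geodesic by (2), and at that point $F$ is continuous. In all cases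
$$|F(p)-F(q)|\le 2R/\sigma.\tag{3}$$

**Step 4: conclude by compactness.** Suppose the lemma fails for some $R,\epsilon$. Then there are $p_i$ leaving every compact subset of $X$ and $q_i$ with $d(p_i,q_i)\le R$, $|F(p_i)-F(q_i)|\ge\epsilon$. After passing to a subsequence, $p_i\to\zeta\in\partial X$, and also $q_i\to\zeta$, since balls of radius $R$ shrink. If $\zeta\neq\infty$, continuity of $F$ at $\zeta$ is contradicted. If $\zeta=\infty$, then $s(p_i)\to\infty$ and (3) is contradicted. $\square$

## 6. The space $\tilde X$ and its fibres

Let $(S,j)$ be a datum. Choose representatives $\xi_i$ of the $G$-orbits in $S$ and isometries $A_i$ of $\mathbb H^n$ with $A_i\xi_i=\infty$. Each $\eta\in S$ is $g\xi_i$ for a unique $i$ and, since stabilizers are trivial, a unique $g$. Put $A_\eta=A_ig^{-1}$, so $A_\eta\eta=\infty$, and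
$$f_\eta=F_{j(\eta)}\circ A_\eta:\bar X\setminus\{\eta\}\to D^{j(\eta)}.$$
This is continuous. Since $A_{g\eta}g=A_\eta$, we have
$$f_{g\eta}(gx)=f_\eta(x).\tag{4}$$
Define
$$\tilde X=\overline{\{(x,(f_\eta(x))_{\eta\in S}):x\in X\}}\subset\bar X\times\prod_{\eta\in S}D^{j(\eta)},$$
with projection $\pi:\tilde X\to\bar X$ and coordinates $b_\eta$. If $S\ne\emptyset$, it is infinite, as $G$ is infinite and acts freely on it. Enumerate $S=\{\eta_1,\eta_2,\dots\}$ and use the metric
$$|x-x'|+\sum_k2^{-k}|b_{\eta_k}-b'_{\eta_k}|,$$
with $|\cdot|$ Euclidean in the ball model. $\tilde X$ is compact metrizable. For $S=\emptyset$ we get $\tilde X=\bar X$, so $\partial G$ itself will also appear as $Z_{\emptyset}$.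

**Step 1: determine the fibres of $\pi$.** The map $\pi$ is onto, since its image is compact and contains $X$. If $x_k\in X$, $x_k\to x$ and the graph points over $x_k$ converge to $(x,b)$, then for every $\eta\ne x$ continuity gives $b_\eta=f_\eta(x)$. So for $x\in\bar X\setminus S$ the fibre is one point, with coordinates $f_\eta(x)$. For $\eta\in S$, points of $\pi^{-1}(\eta)$ have $b_{\eta'}=f_{\eta'}(\eta)$ for $\eta'\neq\eta$, and only $b_\eta$ is free. By Lemma 1(1), for each $b\in\operatorname{int}D^{j(\eta)}$ there are points $x\in X$ tending to $\eta$ with $f_\eta(x)=b$ (fix $b$ and $e$, let $s\to\infty$). So every $b\in\operatorname{int}D^{j(\eta)}$ occurs, and by closedness every $b\in D^{j(\eta)}$. Thus $b_\eta$ maps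
$$D_\eta:=\pi^{-1}(\eta)$$
homeomorphically onto $D^{j(\eta)}$. We record: if $\pi(z)\neq\eta$, then $b_\eta(z)=f_\eta(\pi(z))$.

**Step 2: locate $X$ and $Z$.** $\pi^{-1}(X)$ is the graph of a continuous map on $X$. It is a copy of $X$, with which we identify it; it is open, as $X$ is open in $\bar X$, and dense by definition of $\tilde X$. Put $Z=Z_{S,j}=\pi^{-1}(\partial X)=\tilde X\setminus X$, a closed set.

**Step 3: extend the action.** $G$ acts on the product by homeomorphisms $g(x,(b_\eta)_\eta)=(gx,(b_{g^{-1}\eta})_\eta)$; this makes sense because $j$ is invariant. By (4), $f_{g^{-1}\eta}(x)=f_\eta(gx)$, so the graph is preserved, with the given action on $X$. Hence the action extends to $\tilde X$, $\pi$ is equivariant, $gD_\eta=D_{g\eta}$, and $b_{g\eta}(gz)=b_\eta(z)$.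

**Step 4: check conditions (3) and (4).** Condition (3) holds because $G$ acts on $\mathbb H^n$ freely and properly with compact quotient. For (4), let $K\subset X$ be compact and nonempty, of hyperbolic diameter $R$, and let $\epsilon>0$. Choose $m$ with $2\sum_{k>m}2^{-k}=2^{1-m}<\epsilon/3$. Since $A_{\eta_k}$ is an isometry, Lemma 2 applies to $f_{\eta_k}$: for each $k\le m$ there is a compact $C_k\subset X$ such that $\operatorname{diam}f_{\eta_k}(gK)\le\epsilon/3$ whenever $gK\cap C_k=\emptyset$. There is also a compact $C_0$ such that $gK$ has Euclidean diameter at most $\epsilon/3$ whenever $gK\cap C_0=\emptyset$. By properness $gK$ misses $C_0\cup\dots\cup C_m$ for all but finitely many $g$, and then $\operatorname{diam}(gK)\le\frac\epsilon3+\sum_{k\le m}2^{-k}\frac\epsilon3+\frac\epsilon3\le\epsilon$ in $\tilde X$.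

**Step 5: bound the dimension.** We use textbook dimension theory of separable metrizable spaces. A countable union of closed sets of dimension $\le d$ has dimension $\le d$; subspaces do not have larger dimension; $\dim(A\cup B)\le\dim A+\dim B+1$. The set $X\cup\bigcup_\eta D_\eta$ is a countable union of compact sets of dimension $\le n$, so it has dimension $\le n$. The closed map $\pi$ restricts to a closed continuous bijection $\pi^{-1}(\partial X\setminus S)\to\partial X\setminus S$, which is a homeomorphism, so this part has dimension $\le n-1$. Together $\dim\tilde X\le 2n$.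

It remains to prove (1) and (2), and the following lemma is the geometric input.

**Lemma 3 (small neighbourhoods).** Every $z\in\tilde X$ has arbitrarily small open neighbourhoods $V$ with $V\cap X$ contractible.

*Proof.* For $z\in X$ use small hyperbolic balls; $X$ is open in $\tilde X$.

Let $z=\pi^{-1}(\zeta)$ with $\zeta\in\partial X\setminus S$. The open half-space neighbourhoods $N$ of $\zeta$ in $\bar X$ form a basis at $\zeta$. Since the fibre is one point and $\tilde X$ is compact, the sets $\pi^{-1}(N)$ form a basis at $z$. And $\pi^{-1}(N)\cap X=N\cap X$ is an open hyperbolic half-space, which is convex.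

Let $z\in D_\eta$, $b=b_\eta(z)$, $j=j(\eta)$. For $k\ge1$ put
$$V_k=\{w\in\tilde X:\ A_\eta\pi(w)\in\{|p|>e^k\}\cup\{\infty\},\ |b_\eta(w)-b|<1/k\}.$$
These are open neighbourhoods of $z$, decreasing in $k$. A point of $\bigcap_k\overline{V_k}$ lies over $\eta$ and has $b_\eta=b$, so $\bigcap_k\overline{V_k}=\{z\}$. Given an open $O\ni z$, the decreasing compact sets $\overline{V_k}\setminus O$ have empty intersection, so one is empty. Thus the $V_k$ form a basis at $z$. By Lemma 1(1),
$$V_k\cap X\cong(k,\infty)\times\bigl(\operatorname{int}D^j\cap B(b,1/k)\bigr)\times E.$$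
The middle factor is convex and nonempty, even for $|b|=1$, and $E$ is contractible. $\square$

## 7. Small contractible neighbourhoods give a Z-set

**Lemma 4 (refinements).** Let $M$ be a separable metric space with $\dim M\le d$. Every open cover of $M$ has a locally finite open refinement by nonempty sets with at most $d+1$ members through any point.

*Proof.* By paracompactness we may assume the cover $\{U_a\}$ is locally finite. By the decomposition theorem, $M$ is a union of $d+1$ subsets of dimension $\le0$. Let $A$ be a nonempty one. Since $A$ has a base of relatively clopen sets and is Lindelöf, it is covered by countably many relatively clopen sets, each inside some $U_a$. Subtracting from each the previous ones and discarding empty sets, we get a cover of $A$ by pairwise disjoint nonempty relatively open sets $B$, each in some $U_{a(B)}$. Put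
$$\tilde B=\{x\in M:d(x,B)<d(x,A\setminus B)\}\cap U_{a(B)},\qquad d(x,\emptyset)=\infty.$$
$\tilde B$ is open and contains $B$, since $B$ is open in $A$. If $x\in\tilde B\cap\tilde B'$ with $B\ne B'$, then $d(x,B)<d(x,A\setminus B)\le d(x,B')$, and symmetrically $d(x,B')<d(x,B)$, which is absurd. So for each $A$ the $\tilde B$ are pairwise disjoint.

The $d+1$ disjoint families together cover $M$. Let $W_a$ be the union of all members $V$ of these families with assigned index $a(V)=a$, where $V\subset U_{a(V)}$. The nonempty $W_a$ cover $M$, refine $\{U_a\}$, and are locally finite because $W_a\subset U_a$. A point lying in $W_a$ for $k$ distinct $a$ lies in $k$ different members of the $d+1$ families, at most one from each, so $k\le d+1$. $\square$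

**Proposition 5.** Let $Y$ be a compact metric space with $\dim Y\le N<\infty$, $Z\subset Y$ closed, and $X=Y\setminus Z$ dense and contractible. Suppose every $y\in Y$ has arbitrarily small open neighbourhoods $V$ with $V\cap X$ contractible. Then $Y$ is a Euclidean retract and $Z$ is a Z-set in $Y$.

*Proof.* **Step 1: a filling function for small spheres in $X$.** Let $\epsilon>0$. Cover $Y$ by open sets $V_y\subset B(y,\epsilon/3)$ as in the hypothesis, and let $\delta\le\epsilon$ be a Lebesgue number. A map $\partial\Delta^k\to X$, $k\ge1$, whose image has diameter $<\delta$ lands in some contractible $V_y\cap X$. So it extends to $\Delta^k\to V_y\cap X$, with image of diameter $\le2\epsilon/3<\epsilon$. Call $\delta\in(0,\epsilon]$ admissible for $\epsilon$ if every map $\partial\Delta^k\to X$ ($k\ge1$) with image of diameter $<\delta$ extends to $\Delta^k\to X$ with image of diameter $<\epsilon$. Admissible values may be decreased, and the admissible set grows with $\epsilon$. So half its supremum, $\delta(\epsilon)$, is admissible and nondecreasing in $\epsilon$.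

**Step 2: push $Y$ off $Z$ instantly.** We construct a homotopy $H:Y\times[0,1]\to Y$ with
$$H_0=\mathrm{id},\qquad H_t(Y)\subset X\ (t>0),\qquad d(H(y,t),y)<8t\ (t>0).\tag{5}$$
The plan is to cover $Y\times(0,1]$ by sets that become finer as $t\to0$, map the nerve of the cover to $X$ skeleton by skeleton with Step 1, and compose with a partition of unity.

*Scales.* For $m\ge0$ put $\alpha^{(m)}_{N+1}=2^{-m}$, $\alpha^{(m)}_k=\frac12\delta(\alpha^{(m)}_{k+1})$ for $k=N,\dots,0$, and $\eta_m=\alpha_0^{(m)}$. All are nonincreasing in $m$, as $\delta$ is nondecreasing, and $\alpha_k^{(m)}\le\alpha_{k+1}^{(m)}$. Let $I_0=(\frac14,1]$ and $I_m=(2^{-m-2},2^{-m})$ for $m\ge1$; these cover $(0,1]$.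

*Cover.* By the product theorem $\dim(Y\times(0,1])\le N+1$. Cover this space by the sets $U\times I_m$ with $U\subset Y$ open, $\operatorname{diam}U<\eta_m$. Lemma 4 gives a locally finite open refinement $\mathcal W$ by nonempty sets with at most $N+2$ members through any point. For $W\in\mathcal W$ fix $m(W)$ and $U_W$ with $W\subset U_W\times I_{m(W)}$ as above, and pick $x_W\in U_W\cap X$, using that $X$ is dense. The nerve $\mathcal N$ of $\mathcal W$ has dimension $\le N+1$. For a simplex $\sigma$ let $m(\sigma)$ be the minimum of $m(W)$ over its vertices.

*The map $\psi:\mathcal N\to X$.* Put $\psi(W)=x_W$ and extend over skeleta so that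
$$\operatorname{diam}\psi(\sigma)<\alpha_k^{(m(\sigma))}\quad\text{for every }k\text{-simplex }\sigma,\ k\ge1.\tag{6}$$
For $k=1$ with vertices $W,W'$ we have $W\cap W'\neq\emptyset$, so $U_W\cap U_{W'}\ne\emptyset$, and $d(x_W,x_{W'})<\eta_{m(W)}+\eta_{m(W')}\le2\eta_{m(\sigma)}=\delta(\alpha_1^{(m(\sigma))})$. Step 1 gives the path. For $k\ge2$, each facet $\phi$ of $\sigma$ has $m(\phi)\ge m(\sigma)$, so $\operatorname{diam}\psi(\phi)<\alpha_{k-1}^{(m(\sigma))}$. Any two facets meet, so $\operatorname{diam}\psi(\partial\sigma)<2\alpha_{k-1}^{(m(\sigma))}=\delta(\alpha_k^{(m(\sigma))})$, and Step 1 extends $\psi$ over $\sigma$ with (6).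

*Definition and continuity of $H$ for $t>0$.* Let $\{\lambda_W\}$ be a partition of unity subordinate to $\mathcal W$, and let $\kappa:Y\times(0,1]\to\mathcal N$ have barycentric coordinates $\lambda_W$. Put $H=\psi\kappa$ for $t>0$. Each point has a neighbourhood $O$ meeting only finitely many members of $\mathcal W$, so $\kappa(O)$ lies in the finite subcomplex spanned by these. There $\kappa|_O$ is continuous because its barycentric coordinates are, and $\psi$ is continuous because it is so on each closed simplex.

*Estimate.* Given $(y,t)$, let $\sigma$ be the simplex spanned by all $W\ni(y,t)$ and $m=m(\sigma)$; then $\kappa(y,t)\in\sigma$. Some $W\ni(y,t)$ has $m(W)=m$, so $t\in I_m$ and $t>2^{-m-2}$. As $y,x_W\in U_W$, $d(x_W,y)<\eta_m\le2^{-m}$. By (6), $\operatorname{diam}\psi(\sigma)\le2^{-m}$, and $x_W\in\psi(\sigma)$. Hence $d(H(y,t),y)<2\cdot2^{-m}<8t$. This estimate makes $H$ continuous when extended by $H_0=\mathrm{id}$, which proves (5).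

**Step 3: $Z$ is a Z-set.** Let $U\subset Y$ be open. On $U$ put $\tau(x)=\min(1,d(x,Y\setminus U)/16)$, or $\tau=1$ if $U=Y$, and $g_t(x)=H(x,t\tau(x))$. By (5) the point moves by at most $\frac12d(x,Y\setminus U)$, so $g_t(U)\subset U$. Also $g_0=\mathrm{id}$, $g_1(U)\subset U\setminus Z$ because $\tau>0$ on $U$, and $g_t(U\setminus Z)\subset U\setminus Z$ for all $t$. So $g_1$ is a homotopy inverse of $U\setminus Z\hookrightarrow U$: both compositions are homotopic to the identity through $g_t$.

**Step 4: $Y$ is a Euclidean retract.** First, $Y$ is locally contractible. Given a neighbourhood $U$ of $y$, take an open $V\subset U$ containing $y$ with $V\cap X$ contractible, $\rho>0$ with $B(y,2\rho)\subset V$, and $t_0=\min(1,\rho/16)$. By (5), $H|_{[0,t_0]}$ moves points of $B(y,\rho)$ by at most $\rho/2$, so inside $V$, and ends in $V\cap X$, where they can be contracted to a point. A finite-dimensional, locally contractible compact metrizable space is an ANR (Borsuk). Next, $Y$ is contractible: $\mathrm{id}\simeq H_1$, and $H_1$ maps into the contractible $X$. So $Y$ is a compact AR of finite dimension. It embeds in some $\mathbb R^M$,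 and, being an AR, is a retract of it. $\square$

By Section 6, Proposition 5 applies to $Y=\tilde X$ with $N=2n$: $X\cong\mathbb H^n$ is dense and contractible, and Lemma 3 gives the neighbourhoods. So $(\tilde X,Z)$ satisfies (1)–(4) and the action extends: **$Z_{S,j}$ is an EZ-boundary of $G$.**

## 8. A proper closed invariant set when $j=n-1$

Before proving Theorem A in general, we give the short disproof of the statement in Kapovich's problem. Take a nonempty datum with $j\equiv n-1$, for instance one free orbit $S=G\xi$; for surface groups $n=2$, $j=1$. Put $D_\eta^\circ=\{z\in D_\eta:|b_\eta(z)|<1\}$.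

**Lemma 6.** If $j(\eta)=n-1$, then $D_\eta^\circ$ is open in $Z$.

*Proof.* Let $z_k\in Z\setminus D_\eta$ with $z_k\to z\in D_\eta$. Then $\pi(z_k)\in\partial X\setminus\{\eta\}$ tends to $\eta$, so by Lemma 1(3), $|b_\eta(z_k)|=|f_\eta(\pi(z_k))|=1$ for large $k$, and $|b_\eta(z)|=1$. So no sequence in $Z\setminus D_\eta$ converges to a point of $D_\eta^\circ$. No sequence in $D_\eta\setminus D_\eta^\circ$ does either, by continuity of $b_\eta$. $\square$

Since $gD_\eta^\circ=D_{g\eta}^\circ$, the set $Z\setminus\bigcup_{\eta\in S}D_\eta^\circ$ is closed and $G$-invariant. It is nonempty, since it contains the points of $D_\eta$ with $|b_\eta|=1$, and it is not all of $Z$. An equivariant homeomorphism $Z\to\partial G$ would carry it to a proper nonempty closed invariant subset of $\partial G$, against minimality. So no such homeomorphism exists, and the statement is false.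

## 9. The only equivariant map to $\partial G$: Theorem A and Theorem B(1)

When $j<n-1$ somewhere, Lemma 6 says nothing about those fibres. We show instead that $\pi$ is the only candidate for a homeomorphism. Let $p:Z_{S,j}\to\partial G$ be continuous and equivariant.

**Step 1: $p$ is constant on each $D_\eta$.** We play the shrinking of $gD_\eta$ against the expansion of pairs of points on the sphere. Suppose $a\neq b$ lie in $p(D_\eta)$. Let $x_k\to\infty$ along the geodesic $(a,b)$ in $\mathbb H^n$ and choose $g_k\in G$ with $g_kx_k$ in a fixed compact set $Q$. Each element of $G$ occurs as $g_k$ only finitely often, since the $x_k$ leave every compact set; pass to a subsequence of distinct $g_k$. The geodesics $(g_ka,g_kb)$ all meet $Q$. So the Euclidean distance between $g_ka$ and $g_kb$ is bounded below: geodesics whose endpoints approach each other are circular arcs orthogonal to the sphere with Euclidean diameter tending to $0$, and these leave $Q$.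

On the other hand, the sets $g_kD_\eta=D_{g_k\eta}$ are distinct, as stabilizers are trivial. Points of $D_{\eta_i}$ differ only in the coordinate of weight $2^{-i}$, so $\operatorname{diam}D_{\eta_i}\le2^{1-i}$ and $\operatorname{diam}(g_kD_\eta)\to0$. By uniform continuity $\operatorname{diam}p(g_kD_\eta)\to0$. But $g_ka,g_kb\in g_kp(D_\eta)=p(g_kD_\eta)$, a contradiction.

**Step 2: $p$ factors through $\pi$.** $\pi:Z\to\partial X$ is a continuous surjection of compact Hausdorff spaces, hence a quotient map. By Step 1, $p=q\circ\pi$ with $q:\partial G\to\partial G$ continuous and equivariant. The image of $q$ is a nonempty closed invariant set, so $q$ is surjective by minimality.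

**Step 3: $q$ is the identity.** We test $q$ at fixed points. Let $1\neq g\in G$. Then $q(g^\pm)$ is fixed by $g$, so it lies in $\{g^+,g^-\}$. By surjectivity choose $\zeta$ with $q(\zeta)\notin\{g^\pm\}$; then $\zeta\notin\{g^\pm\}$. Now $g^k\zeta\to g^+$ and $q(g^k\zeta)=g^kq(\zeta)\to g^+$, so $q(g^+)=g^+$ by continuity. The set of all $g^+$ is nonempty and invariant, since $hg^+=(hgh^{-1})^+$, so it is dense by minimality. Hence $q=\mathrm{id}$ and $p=\pi$.

If $S\ne\emptyset$, then $\pi$ is not injective, so there is no equivariant homeomorphism $Z_{S,j}\to\partial G$. With Section 7 this proves **Theorem A**.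

For **Theorem B(1)**, the fibres of $\pi$ were found in Section 6 and its uniqueness is what we just proved. Let $h:Z_{S,j}\to Z_{S',j'}$ be an equivariant homeomorphism, with projections $\pi,\pi'$. Then $\pi'h$ is continuous and equivariant, so $\pi'h=\pi$, and $h$ maps $\pi^{-1}(\eta)$ homeomorphically onto $\pi'^{-1}(\eta)$ for each $\eta$. Hence $S=S'$, as these are the sets of points with nontrivial fibre, and $j=\dim\pi^{-1}(\cdot)=j'$.

Finally we count. All but countably many of the $2^{\aleph_0}$ points of $\partial X$ have trivial stabilizer and orbits are countable, so there are $2^{\aleph_0}$ free orbits. One-orbit data give $2^{\aleph_0}$ pairwise inequivalent EZ-boundaries. Conversely, an EZ-boundary is compact metrizable, so it is a closed subset of the Hilbert cube, of which there are $2^{\aleph_0}$, together with a family, indexed by the countable group $G$, of continuous self-maps. Each such map is determined on a countable dense set, so there are at most $(2^{\aleph_0})^{\aleph_0}=2^{\aleph_0}$ possibilities. $\square$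

## 10. Minimality: Theorem B(2)

Let $S\neq\emptyset$. If $j(\eta)=n-1$ for some $\eta$, remove from $Z$ the sets $D_\eta^\circ$ with $j(\eta)=n-1$. By Lemma 6 and invariance of $j$ what remains is closed and invariant. It is a proper subset, and it is nonempty since it contains the points of $D_\eta$ with $|b_\eta|=1$. So the action is not minimal.

Suppose $j<n-1$ everywhere, and let $C\subset Z$ be closed, invariant and nonempty. Then $\pi(C)$ is closed, invariant and nonempty, so $\pi(C)=\partial X$. As fibres over $\partial X\setminus S$ are single points, $C\supset\pi^{-1}(\partial X\setminus S)$. It remains to show that this set is dense in $Z$.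

Let $z\in D_\eta$ with $b_\eta(z)=b$. Choose $b'_k\in\operatorname{int}D^{j(\eta)}$ with $b'_k\to b$, and fix $e\in S^{n-2-j(\eta)}$. By Lemma 1(2), for each $k\ge1$ the parameters $s\in(k,\infty)$, with $b'_k$ and $e$ fixed, give uncountably many boundary points at which $f_\eta=b'_k$. As $S$ is countable, we may choose such a point $\zeta_k\notin S$. Then $\zeta_k\to\eta$, $f_\eta(\zeta_k)=b_k'\to b$, and $f_{\eta'}(\zeta_k)\to f_{\eta'}(\eta)$ for $\eta'\ne\eta$. So $\pi^{-1}(\zeta_k)\to z$, the set is dense, and $C=Z$. For $n\ge3$ the choice $j\equiv1$ on a free orbit gives a minimal EZ-boundary that is not $\partial G$. $\square$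

## 11. Spheres again: Theorem B(3)

Let $j\equiv n-1$. If $S=\emptyset$, then $Z=\partial X=S^{n-1}$. Otherwise $S=\{\eta_1,\eta_2,\dots\}$ is infinite. We blow up one point at a time and use a theorem of M. Brown (Proc. AMS 11 (1960), 478–483): an inverse limit of a sequence of copies of a compact metric space along near-homeomorphisms is homeomorphic to that space. A *near-homeomorphism* is a uniform limit of homeomorphisms.

**Step 1: write $Z$ as an inverse limit.** Let $Z_k$ be the image of $Z$ in $\partial X\times\prod_{i\le k}D^{n-1}$ (coordinates $\eta_1,\dots,\eta_k$). A compatible sequence of points of the $Z_k$ is a point of the full product each of whose basic neighbourhoods meets $Z$; as $Z$ is closed, it lies in $Z$. So $Z=\varprojlim Z_k$, and $Z_0=\partial X=S^{n-1}$. By Section 6, $Z_k\to\partial X$ is injective over the complement of $\{\eta_1,\dots,\eta_k\}$. The bonding map $Z_k\to Z_{k-1}$ is a closed map that is injective, hence a homeomorphism onto its image, over the part lying over $\partial X\setminus\{\eta_k\}$.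

**Step 2: describe the bonding map near $\eta_k$.** Use the coordinates $s$, $\theta=y/|y|$ transported by $A_{\eta_k}$, and let $N_a=\{s>a\}\cup\{\eta_k\}\subset\partial X$, an open set, with $a\ge1$ so large that $N_a$ contains none of $\eta_1,\dots,\eta_{k-1}$. Over $N_a$ the coordinates $b_{\eta_i}$, $i<k$, are continuous functions of the point of $N_a$. So $Z_{k-1}$ over $N_a$ is homeomorphic to $N_a$, and
$$N_a\cong\{w\in\mathbb R^{n-1}:|w|<1/a\},\qquad w=\theta/s,\quad \eta_k\mapsto0.$$
Over $N_a\setminus\{\eta_k\}$ we have $b_{\eta_k}=\theta$ by Lemma 1(3), and over $\eta_k$ every $b\in D^{n-1}$ occurs. So $Z_k$ over $N_a$ is homeomorphic to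
$$\{v\in\mathbb R^{n-1}:|v|<1+1/a\}\quad\text{via}\quad(\zeta,b_{\eta_k}=\theta)\mapsto(1+1/s)\theta,\quad(\eta_k,b)\mapsto b.$$
This is continuous: if $\zeta\to\eta_k$ and $\theta\to b$, then $s\to\infty$ and $(1+1/s)\theta\to b$. The inverse sends $|v|>1$ to $s=1/(|v|-1)$, $\theta=v/|v|$, and $|v|\le1$ to $(\eta_k,v)$, and it is continuous across $|v|=1$ as $s\to\infty$ there. In these coordinates the bonding map is $v\mapsto\max(|v|-1,0)\,v/|v|$ (and $0\mapsto0$): it collapses the unit ball.

**Step 3: the bonding map is a near-homeomorphism.** For $0<\epsilon<1/a$ let $h_\epsilon$ be the radial map with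
$$|v|\mapsto|v|-1\ \text{ for }|v|\ge1+\epsilon,\qquad |v|\mapsto\tfrac{\epsilon}{1+\epsilon}|v|\ \text{ for }|v|\le1+\epsilon .$$
It is a homeomorphism $\{|v|<1+1/a\}\to\{|w|<1/a\}$. Extend it to $Z_k$ by the bonding map. The result is continuous, because it is continuous on the two open sets "over $N_a$" and "complement of the compact set $\{|v|\le1+\epsilon\}$". It is bijective, because off $\{|v|\le1+\epsilon\}$ the bonding map is a bijection onto the complement of $\{|w|\le\epsilon\}$. So $h_\epsilon:Z_k\to Z_{k-1}$ is a homeomorphism. It differs from the bonding map only at points that both send into $\{|w|\le\epsilon\}$, and this set shrinks to a point as $\epsilon\to0$. So $h_\epsilon$ converges uniformly to the bonding map.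

Inductively all $Z_k\cong S^{n-1}$, and by Brown's theorem $Z\cong S^{n-1}$. $\square$

## 12. Trees have compact separators: Theorem C

Let $G$ be free of finite rank, with an EZ-structure $(\tilde X,Z)$. As in Section 3, $X$ is dense in $\tilde X$. If $G=1$, then $X=X/G$ is compact, hence closed, so $X=\tilde X$ and $Z=\emptyset=\partial G$. Let the rank be $\ge1$, let $T$ be the Cayley tree of a free basis with base vertex $v_0$, and identify $\partial G=\partial T$. $X$ is open in $\tilde X$, hence locally compact. The orbit map $X\to X/G$ is open and $X/G$ is compact, so finitely many relatively compact open sets have images covering $X/G$, and $X=GK_0$ for a compact $K_0\subset X$.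

**Step 1: the action on $X$ is proper.** We want each compact $K\subset X$ to meet only finitely many $gK$; this is not part of the definition. First, *for $x\in X$ and $L\subset X$ compact, $\{g:gx\in L\}$ is finite.* Otherwise there are distinct $g_i$ with $g_ix\to k'\in L$. Let $W\ni k'$ be an open subset of $X$ with $gW\cap W=\emptyset$ for $g\ne1$. For large $i\ne l$, $g_ix,g_lx\in W$, so $g_lg_i^{-1}W\cap W\ne\emptyset$ and $g_l=g_i$, a contradiction.

Consequently, for a nonempty compact $K\subset X$ a given set occurs as $gK$ for only finitely many $g$. So (4) may be read with indices: for each $\epsilon>0$ only finitely many $g\in G$ have $\operatorname{diam}(gK)>\epsilon$. Now suppose $g_iK\cap K\ne\emptyset$ for infinitely many distinct $g_i$. Then $\operatorname{diam}(g_iK)\to0$, and along a subsequence $g_iK$ converges to a point $k'\in K$. For $x\in K$ we get $g_ix\to k'$, so a compact neighbourhood of $k'$ in $X$ contains $g_ix$ for infinitely many $i$, a contradiction.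

It follows that $X/G$ is Hausdorff. If $x,y$ lie in different orbits, take compact neighbourhoods $A\ni x$, $B\ni y$. Only finitely many $g$ have $gA\cap B\neq\emptyset$, and for these $gx\ne y$, so after shrinking $A$ and $B$ we have $gA\cap B=\emptyset$ for all $g$.

**Step 2: a proper equivariant map $c:X\to T$.** This map transfers the separators of $T$ to $X$. Cover the compact Hausdorff space $X/G$ by finitely many evenly covered open sets $O_i$ with lifts $\tilde O_i\subset X$, and let $\lambda_i$ be a partition of unity with $\operatorname{supp}\lambda_i\subset O_i$, regarded as $G$-invariant functions on $X$. Let $c_i:\bigsqcup_gg\tilde O_i\to T$ send $gx\mapsto gv_0$ for $x\in\tilde O_i$; it is locally constant and equivariant. Put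
$$\Phi_x(q)=\sum_{i:\lambda_i(x)>0}\lambda_i(x)\,d(q,c_i(x))^2,\qquad q\in T,$$
and let $c(x)$ be the minimizer of $\Phi_x$.

*The minimizer exists and is unique.* Projecting $q$ to the convex hull of the finitely many points $c_i(x)$ does not increase distances to them, and this hull is a compact finite tree, so a minimum exists. For a minimizer $c$, any $q$, and the geodesic $\gamma$ from $c$ to $q$ (parametrized on $[0,1]$), the CAT(0) inequality in $T$, weighted by the $\lambda_i(x)$ with sum $1$, gives $\Phi_x(c)\le\Phi_x(\gamma(t))\le(1-t)\Phi_x(c)+t\Phi_x(q)-t(1-t)d(c,q)^2$. Divide by $t$ and let $t\to0$: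
$$\Phi_x(q)\ge\Phi_x(c)+d(q,c)^2.\tag{7}$$
This gives uniqueness. Since $\Phi_{gx}(gq)=\Phi_x(q)$, the map $c$ is equivariant.

*Continuity.* Let $x_0\in X$ and $J=\{i:x_0\in\operatorname{supp}\lambda_i\}$. Near $x_0$ the indices $i\notin J$ do not contribute, and for $i\in J$ the map $c_i$ is defined and constant, $c_i=q_i$. So on a neighbourhood of $x_0$, $\Phi_x(q)=\sum_{i\in J}\lambda_i(x)d(q,q_i)^2$, and all minimizers lie in the convex hull of $\{q_i\}_{i\in J}$, of diameter $M$ say. Applying (7) to $\Phi_x$ at $q=c(x')$ and to $\Phi_{x'}$ at $q=c(x)$ and adding,
$$2d(c(x),c(x'))^2\le[\Phi_{x'}(c(x))-\Phi_x(c(x))]+[\Phi_x(c(x'))-\Phi_{x'}(c(x'))]\le2M^2\sum_{i\in J}|\lambda_i(x)-\lambda_i(x')|,$$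
which tends to $0$ as $x'\to x$.

*Properness.* For $Q\subset T$ compact, $c^{-1}(Q)$ is closed in $X$ and contained in the union of those $gK_0$ with $gc(K_0)\cap Q\ne\emptyset$. There are finitely many such $g$, since $c(K_0)$ is compact and $G$ acts properly on $T$. So $c^{-1}(Q)$ is compact.

**Step 3: connectivity.** As in Section 3, being a retract of a Euclidean space, $\tilde X$ is connected and locally path connected, and for every connected open $U\subset\tilde X$ the set $U\setminus Z$ is path connected. In particular $X$ is connected.

**Step 4: the map $p:Z\to\partial T$.** Let $z\in Z$, and let $x_i,x_i'\in X$ both converge to $z$. They leave every compact subset of $X$, so $c(x_i),c(x_i')$ leave every compact subset of $T$, as $c$ is proper. Suppose that after passing to subsequences $c(x_i)\to\xi$ and $c(x_i')\to\xi'$ with $\xi\neq\xi'$ in $\partial T$. Let $m$ be the midpoint of an edge on the line $(\xi,\xi')$. The set $c^{-1}(m)\subset X$ is compact, so $z$ has a connected open neighbourhood $U$ missing it. For large $i$ a path in $U\setminus Z$ joins $x_i$ to $x_i'$. Its $c$-image avoids $m$ but joins the two sides of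 $m$, a contradiction. As $T\cup\partial T$ is compact, it follows that all sequences in $X$ tending to $z$ have $c$-images converging to one point $p(z)\in\partial T$.

The map $\bar p=c\cup p:\tilde X\to T\cup\partial T$ is continuous. On the open set $X$ it is $c$. If $w_i\to z\in Z$, choose $x_i\in X$ within $1/i$ of $w_i$ such that $c(x_i)$ is within $1/i$ of $\bar p(w_i)$, in a metric on $T\cup\partial T$. Then $x_i\to z$, so $c(x_i)\to p(z)$ and $\bar p(w_i)\to p(z)$. The map $p$ is equivariant, because $G$ acts on $\tilde X$ by homeomorphisms and $c$ is equivariant. It is surjective: for $\xi\in\partial T$ choose $g_i$ with $g_iv_0\to\xi$, and $x\in X$. Then $c(g_ix)=g_ic(x)$ stays at constant distance from $g_iv_0$, so it tends to $\xi$. A limit point $w$ of $(g_ix)$ in $\tilde X$ has $\bar p(w)=\xi$, so $w\in Z$ and $p(w)=\xi$.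

**Step 5: $p$ is injective.** Here condition (4) enters: it makes the separators small. Let $\xi\in\partial T$, let $m_1,m_2,\dots$ be the midpoints of the consecutive edges of a ray to $\xi$ starting at a vertex $v$, and let $T_k$ be the component of $T\setminus m_k$ with $\xi$ in its closure. The $T_k$ decrease. A point $q\in T_k$ has $d(v,q)>d(v,m_k)=k-\frac12$, so $\bigcap_kT_k=\emptyset$, even along subsequences.

Put $C_k=c^{-1}(m_k)$, which is compact. It is nonempty: both sides of $m_k$ contain ends of $T$, since $T$ has no leaves, and $c(X)$ is nonempty and $G$-invariant, so it accumulates at every end and meets both sides. Being connected, it contains $m_k$. The edges of $T$ fall into finitely many $G$-orbits, so each $C_k$ is a translate $h_kc^{-1}(m)$ with $m$ among finitely many midpoints. As the $m_k$ are distinct, each group element is used only finitely often. By the indexed form of (4) in Step 1, $\operatorname{diam}C_k\to0$. Pass to a subsequence along which $C_k\to z_0\in\tilde X$.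

Suppose $z\in p^{-1}(\xi)$ and $z\neq z_0$. Take a connected open neighbourhood $U$ of $z$ with $z_0\notin\overline U$. For all large $k$ in the subsequence $C_k\cap U=\emptyset$, so $c(U\setminus Z)$ is a connected subset of $T\setminus m_k$. The set $U\setminus Z$ contains points $x_i\to z$, with $c(x_i)\to\xi$, so $c(x_i)\in T_k$ for large $i$. Hence $c(U\setminus Z)\subset T_k$ for infinitely many $k$, contradicting $\bigcap T_k=\emptyset$. So $p^{-1}(\xi)=\{z_0\}$.

Thus $p$ is a continuous equivariant bijection of compact Hausdorff spaces, an equivariant homeomorphism $Z\cong\partial T=\partial G$.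

**Step 6: the consequences on cohomological dimension.** A hyperbolic group is finitely generated, and if $\mathrm{cd}\,G\le1$ it is free by Stallings; so the first part applies. For $n\ge2$, closed hyperbolic $n$-manifolds exist (Borel). The fundamental group $G$ of one, $M$, is a torsion-free uniform lattice in $\mathrm{Isom}(\mathbb H^n)$. It has $\mathrm{cd}\,G=n$, because $M$ is an $n$-dimensional manifold with contractible universal cover and $H^n(M;\mathbb Z/2)\ne0$. By Theorem A the statement fails for this $G$. $\square$
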